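# Progressions $k_p+np$ with $k_p>p^2/M$ never cover the positive integers

## 1. Late progressions, sifted counts, and the covering problem

Throughout $\mathbb N=\{1,2,3,\dots\}$, the letters $p,q$ (also with primes or indices) denote primes, and $e(u)=e^{2\pi i u}$. We write $P^+(n)$ and $P^-(n)$ for the largest and smallest prime factor of $n$, with $P^+(1)=1$ and $P^-(1)=\infty$. The symbol $\bar s$ is an inverse of $s$ to the modulus indicated, $\varphi$ is Euler's function and $\mu$ the Möbius function.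

**Definition 1 (late progressions).** Let $M>1$ be an integer. For every prime $p\nmid M$ choose $k_p\in\mathbb N$ with $k_p>p^2/M$, and put $A_p=\{k_p+np:\ n\ge 0\}$. Let $E(x)$ be the number of $n\le x$ that lie in no $A_p$.

*Example.* Let $M=7$. The condition reads $k_2\ge1$, $k_3\ge2$, $k_5\ge4$, $k_{11}\ge18$, and later primes start later still. With $k_2=1,k_3=2,k_5=4$ the first progressions are $\{1,3,5,\dots\}$, $\{2,5,8,\dots\}$, $\{4,9,14,\dots\}$, and all others start at $18$ or later. So the uncovered $n\le17$ are $6,10,12,16$, and $E(17)=4$.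

**Definition 2 (sifted count).** For every prime $p$ let a residue class $r_p$ mod $p$ be given, and let $C>0$. Put
$$U(x)=U_C(x)=\#\{1\le n\le x:\ n\not\equiv r_p\ (\mathrm{mod}\ p)\ \text{for all primes } p\le C\sqrt x\}.$$

*Example.* Take $r_p=0$ for all $p$ and $C=1$. Then $U(x)$ counts the $n\le x$ without a prime factor $\le\sqrt x$, that is, $n=1$ and the primes in $(\sqrt x,x]$. So $U(100)=1+25-4=22$.

**Definition 3 (combined residue).** For squarefree $D$ let $r_D\in\{1,\dots,D\}$ be the residue with $r_D\equiv r_q\ (\mathrm{mod}\ q)$ for all $q\mid D$.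

*Example.* If $r_2=1$ and $r_3=2$, then $r_6=5$. Note that $5=r_2+2\cdot 2$: passing from the modulus $2$ to $6$ adds a multiple $2j$ with $0\le j<3$, and $j\equiv(r_3-r_2)\bar 2\equiv 2\pmod 3$. This splitting is used in Section 8.

**Definition 4 (extremal sifted intervals).** Let $F^*(x,z)$ and $f^*(x,z)$ be the supremum and the infimum, over all systems of classes $(r_p)$ and all intervals $(u,u+x]$, of the number of integers in the interval that avoid $r_p$ for all $p<z$.

*Example.* For $x=5$ and $z=3$ only the prime $2$ acts. Five consecutive integers minus one class mod $2$ leave $2$ or $3$ integers, so $f^*(5,3)=2$ and $F^*(5,3)=3$. For $x=6$ and $z=4$ the interval is a full period mod $6$, so $f^*(6,4)=F^*(6,4)=(2-1)(3-1)=2$.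

**Definition 5 (Jurkat–Richert functions).** $F,f$ are the continuous functions on $(0,\infty)$ with $F(s)=2e^\gamma/s$ for $0<s\le3$, $f(s)=0$ for $0<s\le2$, $(sF)'=f(s-1)$ for $s>3$, $(sf)'=F(s-1)$ for $s>2$. As in Halberstam–Richert, *Sieve Methods*, Ch. 8, $F$ decreases, $f$ increases, and both are $1+O(e^{-s})$. We put $\phi_+=e^{-\gamma}F$ and $\phi_-=e^{-\gamma}f$.

*Example.* $\phi_+(s)=2/s$ for $s\le3$. For $2\le s\le4$ we have $(s\phi_-)'=\phi_+(s-1)=2/(s-1)$ and $\phi_-(2)=0$, so $\phi_-(s)=2\log(s-1)/s$. In particular $3\phi_-(3)=2\log2$.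

With these in place we can pose the problem, which comes from a MathOverflow post (https://mathoverflow.net/revisions/4f420848-37ce-4c22-8666-509f1c2bac53/view-source). *Is there an $M>1$ and a choice of late progressions with $\bigcup_{p\nmid M}A_p=\mathbb N$?* The conjecture stated there is that there is none, and this is what we prove, in the following stronger form.

**Theorem A.** For every choice of the classes $r_p$ and every $C>0$,
$$\limsup_{x\to\infty}U_C(x)\,\frac{(\log x)^2}{x}=\infty .$$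

**Corollary B.** Let $M>1$ be an integer and, for each prime $p\nmid M$, let $k_p\in\mathbb N$ with $k_p>p^2/M$. Then $\limsup_{x\to\infty} E(x)(\log x)^2/x=\infty$. In particular infinitely many positive integers are uncovered, so $\bigcup A_p\ne\mathbb N$.

**Proof of Corollary B from Theorem A.** Let $r_p=k_p$ mod $p$ for $p\nmid M$, let $r_p$ be arbitrary for $p\mid M$, and let $C=\sqrt M$. If $n\le x$ and $n\in A_p$, then $p^2/M<k_p\le n\le x$, so $p\le C\sqrt x$; and $n\equiv r_p$ mod $p$. Hence every $n$ counted by $U_C(x)$ is uncovered and $E(x)\ge U_C(x)$. $\square$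

So the late start has one effect only: for the integers up to $x$, only primes up to $C\sqrt x$ matter.

## 2. Small $M$, the system $r_p=0$, and the union bound

*Small $M$.* If the smallest prime $p_0\nmid M$ satisfies $p_0^2\ge M$, then every $k_p>1$ and $1$ is uncovered. This settles $M=2,3,4,6$. For $M=5$: only $p=2$ satisfies $p^2<5$, so covering $1$ forces $k_2=1$. Then $2$ must be covered by a prime with $p^2<10$, $p\neq2$, which forces $k_3=2$. Now $4$ needs a prime with $p^2<20$, $p\nmid 5$, that is, $2$ or $3$, but $4$ is even and $4\equiv1$ mod $3$. So one of $1,2,4$ is uncovered. For $M=7$ we get in the same way $k_2=1$, $k_3=2$; then $4\notin A_2\cup A_3$ forces $k_5=4$; and $6$, which could only be covered by primes with $p^2<42$, is even, $\equiv0$ mod $3$ and $\equiv1$ mod $5$. So one of $1,2,4,6$ is uncovered. For larger $M$ the choices are no longer forced, and such checks branch.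

*A structured system.* Let every $k_p$ be a multiple of $p$, so $r_p=0$. A prime $l>M$ could only lie in $A_l$ (or in no $A_p$ at all), and $k_l>l^2/M>l$ excludes that. So all primes $l>M$, $l\nmid M$, are uncovered.

*Union bound.* The number of $n\le x$ in $A_p$ is about $x/p$ at most, but $\sum_{p\le C\sqrt x}1/p\to\infty$, so counting the covered integers with multiplicity proves nothing. One needs a sieve.

## 3. Facts that will be quoted

* **Prime number theorem** with classical error term. In particular, for every $A$: $\sum_{u\le p<v}\frac1p=\log\frac{\log v}{\log u}+O_A((\log u)^{-A})$; $\prod_{p<z}(1-\frac1p)=\frac{e^{-\gamma}}{\log z}+O_A((\log z)^{-A})$; $\sum_{n\le y}\frac{\mu(n)}n\ll(\log 2y)^{-4}$; $-\sum_n\frac{\mu(n)\log n}n=1$. Also the **Bombieri–Vinogradov theorem**.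
* **Fundamental lemma** (Iwaniec–Kowalski, *Analytic Number Theory*, Lemma 6.3). For a dimension $\kappa_0$ and a level $\Lambda$ there are upper and lower sieve weights, supported on $d<\Lambda$ and bounded by $1$, such that for every multiplicative $\omega$ with $0\le\omega(p)<1$ and
 $$\prod_{w\le p<z}(1-\omega(p))^{-1}\le\Big(\frac{\log z}{\log w}\Big)^{\kappa_0}\Big(1+\frac{K_0}{\log w}\Big)\qquad(2\le w<z\le\Lambda)$$
 their main term is $\prod_{p<z}(1-\omega(p))\,(1+O_{\kappa_0,K_0}(e^{-\log\Lambda/\log z}))$. We use it as follows. Each prime $p<z$ removes some elements of a finite set. If for all squarefree $d$ composed of primes $p<z$ the number of elements removed by every $p\mid d$ is $\mathcal X\omega(d)+R_d$, then the number of survivors is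
 $$\mathcal X\prod_{p<z}(1-\omega(p))\,\big(1+O(e^{-\log\Lambda/\log z})\big)+O\Big(\sum_{d<\Lambda}|R_d|\Big).$$
* **Rough numbers.** The number of $k\le X$ with $P^-(k)\ge y$ is $\ll X/\log y$ for $X\ge y\ge2$.
* **Vaaler** (Bull. AMS 12 (1985)). For $\sigma(u)=\{u\}-\frac12$ and $H\ge1$ there are $|a_k|\le1$ with
 $$\Big|\sigma(u)-\sum_{1\le|k|\le H}a_ke(ku)\Big|\le\frac1{2H+2}\sum_{|k|\le H}\Big(1-\frac{|k|}{H+1}\Big)e(ku).$$
* **Hoeffding's inequality.** If $X_1,\dots,X_N$ are independent, real, with values in $[-S,S]$, then their average differs from its mean by more than $t$ with probability at most $2\exp(-Nt^2/(2S^2))$.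

## 4. The linear sieve at $s=2$: two equal main terms

**Buchstab's identity.** Sort the integers of an interval that survive all $p<z_0$ but not all $p<z$ by the smallest $p\in[z_0,z)$ with $n\equiv r_p$. Write $n=c+pm$. Then $m$ runs over an interval of length $x/p$, and for each $p'<p$ the condition $n\not\equiv r_{p'}$ again excludes exactly one class for $m$. Hence for $z_0\le z$
$$f^*(x,z)\ge f^*(x,z_0)-\sum_{z_0\le p<z}F^*(\tfrac xp,p),\qquad F^*(x,z)\le F^*(x,z_0)-\sum_{z_0\le p<z}f^*(\tfrac xp,p).\tag{1}$$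
Put $s=\log x/\log z$. The expected size of $F^*$ and $f^*$ is bounded by $x\phi_\pm(s)/\log z=\frac xL\,s\phi_\pm(s)$, where $L=\log x$. We need this with a good error term.

**Lemma 1.** There is an absolute $C_1$ such that for all sufficiently large $x$
$$f^*(x,x^{1/3})\ge(2\log2)\frac x{\log x}-C_1\frac x{\log^2x},\qquad F^*(x,z)\le\frac{2x}{\log x}+C_1\frac x{\log^2x}\quad(x^{1/3}\le z\le x).$$

The proof is in Section 5. Here is the first thing a sensible person does with it. Sieving all the way to $C\sqrt x$ means $s\le2$ up to $o(1)$, and $\phi_-(2)=0$. So sieve to $x^{1/3}$ and remove the rest by hand. At least $2\log 2\,\frac xL-C_1\frac x{L^2}$ integers $n\le x$ avoid all $r_q$ with $q<x^{1/3}$. Those of them with $n\equiv r_p$ for a given $p\in[x^{1/3},C\sqrt x]$ number at most $F^*(\frac xp,x^{1/3})\le\frac{2Y}{\log Y}+C_1\frac{Y}{\log^2Y}$ with $Y=x/p$. With $u=\log p/L$ the prime number theorem gives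
$$\sum_{x^{1/3}\le p\le\sqrt x}\frac{2Y}{\log Y}=\frac{2x}L\int_{1/3}^{1/2}\frac{du}{u(1-u)}+O\Big(\frac x{L^2}\Big)=2\log2\,\frac xL+O\Big(\frac x{L^2}\Big),\tag{2}$$
because $\int\frac{du}{u(1-u)}=\log\frac u{1-u}$. The two main terms are *equal*, and all that remains is $U(x)\ge-O(x/L^2)$. This is the exact point where the approach stops. Another cut does not help: from $x^{1/w}$, $3\le w\le4$, one starts with $\frac xL\,w\phi_-(w)=2\log(w-1)\frac xL$, and the upper bounds for the removed parts sum to $\frac xL\int_2^w\phi_+(t-1)\,dt=2\log(w-1)\frac xL$ as well.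

What gets us past this point is to read the equality backwards. Since $U_C$ is nonincreasing in $C$, we may assume $C\ge1$. **Suppose that Theorem A fails:** there are $C_U,x_0$ with
$$U(x)\le C_U\,\frac x{(\log x)^2}\qquad(x\ge x_0).\tag{3}$$
Then, up to $O(x/L^2)$ in total, all the upper bounds used above must be attained. We exploit this in three moves.

1. For the removed sets apply Selberg's upper bound sieve with level $KY$ instead of $Y$, where $K$ is a constant. The main term drops by an amount of order $\log K\cdot Y/\log^2Y$, so near-equality forces the remainder to be a positive proportion of its trivial bound. This is a *bias* in the residues $r_{Da}$ (Proposition 3).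
2. The bias forces a rational structure: one fraction $a/b$ with $br_q\equiv a$ mod $q$ for almost all $q$, measured by $\sum1/q$ (Proposition 5 and Section 9).
3. If $br_q\equiv a$, then $n\equiv r_q$ means $q\mid bn-a$ (for $q\nmid b$). So the $n$ for which $bn-a$ is a large prime survive, as in the system $r_p=0$ of Section 2. This gives $U(X)\gg X/(\log X\log\log X)$ for arbitrarily large $X$, contradicting (3).

From Section 7 on, $c,C_i,c_i,K,G_0,\varepsilon,H,\dots$ are positive constants depending only on $C,C_U$, and "large $x$" means $x\ge$ a constant depending on $C,C_U,x_0$.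

## 5. Proof of Lemma 1: induction with error $O(x/\log^2x)$

The difficulty is that (1) is used about $\log\log x$ times, so the error must reproduce itself. We find functions $h_\pm$ that do so exactly, and then perturb them slightly to have room.

**Step 1: the functions $h_\pm$.** *This step finds the error profile that (1) reproduces.* Let $h_+=-s^2\phi_+'$ for $s\ge1$ and $h_-=s^2\phi_-'$ for $s\ge2$ (right derivative at $2$). Since $f(2)=0$, the derivative of $s\phi_+$ is $0$ on both sides of $3$, so $\phi_+$ is $C^1$ at $3$. On $[1,3]$ we have $\phi_+=2/s$, so $h_+=2$. From $2\phi_-'(2)=\phi_+(1)-\phi_-(2)=2$ we get $h_-(2)=4$. The defining equations read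
$$s^2\phi_-'=s\phi_+(s-1)-s\phi_-(s)\ (s>2),\qquad s^2\phi_+'=s\phi_-(s-1)-s\phi_+(s)\ (s>3).$$
Differentiate the first: the derivative is $\phi_+(s-1)+s\phi_+'(s-1)-(s\phi_-)'=s\phi_+'(s-1)$. The second is treated in the same way. So
$$h_-'(s)=-\frac{s}{(s-1)^2}h_+(s-1)\ (s>2),\qquad h_+'(s)=-\frac{s}{(s-1)^2}h_-(s-1)\ (s>3).$$
As $F$ decreases and $f$ increases, $h_\pm\ge0$, hence $h_\pm$ are nonincreasing. Their limits are $0$: a limit $l>0$ would give $|\phi_\pm'|\ge l/s^2$, so $|\phi_\pm(s)-e^{-\gamma}|\ge l/s$, against $\phi_\pm=e^{-\gamma}+O(e^{-s})$. With $G_\pm(t)=(\frac t{t-1})^2h_\pm(t-1)$ we integrate and obtain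
$$h_-(s)=\int_s^\infty G_+(t)\frac{dt}t\ (s\ge2),\qquad h_+(s)=\int_{\max(s,3)}^\infty G_-(t)\frac{dt}t\ (s\ge1).\tag{4}$$
Here $G_+$ lives on $t\ge2$ and $G_-$ on $t\ge3$; both are positive by Step 2, continuous and decreasing.

**Step 2: positivity and slow decay.** *We need $h_\pm>0$, and we need that $h_\pm$ does not drop too fast in one unit.* If $h_-(s_1)=0$, then by (4) $h_+=0$ on $[s_1-1,\infty)$, so $s_1-1>3$; then by (4) $h_-=0$ on $[s_1-2,\infty)$, with $s_1-2>2$. The argument applies again with $s_1-2$ in place of $s_1$, and so on forever, which is impossible. If $h_+(s_1)=0$, then $s_1>3$ and $h_-(s_1-1)=0$, also impossible. So $h_\pm>0$.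

Restrict (4) to $[s,s+\frac12]$ and use $\frac t{(t-1)^2}\ge\frac1t\ge\frac1{s+1/2}\ge\frac1{2s}$ and $h_\pm(t-1)\ge h_\pm(s-\frac12)$:
$$h_-(s)\ge\frac1{4s}h_+(s-\tfrac12)\ (s\ge2),\qquad h_+(s)\ge\frac1{4s}h_-(s-\tfrac12)\ (s\ge\tfrac52).$$
The second comes from (4) for $s\ge3$; for $\frac52\le s\le3$ it holds because $h_+=2$ and $h_-\le4$. Combine the two. For $s\ge\frac52$, $h_+(s)\ge\frac1{4s}\cdot\frac1{4(s-1/2)}h_+(s-1)$, and for $2\le s\le\frac52$, $h_+(s)=h_+(s-1)=2$. For $s\ge3$, $h_-(s)\ge\frac1{4s}\cdot\frac1{4(s-1/2)}h_-(s-1)$. Hence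
$$h_+(s-1)\le16s^2h_+(s)\ (s\ge2),\qquad h_-(s-1)\le16s^2h_-(s)\ (s\ge3).$$
For $t\in[s,s+1]$ we have $G_\pm(t)/t^2=h_\pm(t-1)/(t-1)^2\ge h_\pm(s)/(s+1)^2$. Moreover $G_\pm(s)\le4h_\pm(s-1)\le64s^2h_\pm(s)$ and $(s+1)^2\le\frac94s^2$. Integrating over $[s,s+1]$,
$$\int_s^\infty G_\pm(t)\frac{dt}{t^2}\ \ge\ \frac{h_\pm(s)}{(s+1)^2}\ \ge\ \frac{G_\pm(s)}{144\,s^4}\qquad(s\ge2\text{ for }+,\ s\ge3\text{ for }-).\tag{5}$$

**Step 3: the claim to be proved by induction.** *This fixes the exact error bound.* Let $L=\log x$, $z_0(x)=\exp(L/(40\log L))$ (increasing for $x\ge X_0$), $s_0=L/\log z_0=40\log L$, $s=L/\log z$, and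
$$E_-(x,z)=\frac{x\phi_-(s)}{\log z}-f^*(x,z),\qquad E_+(x,z)=F^*(x,z)-\frac{x\phi_+(s)}{\log z},$$
$$\Psi_\pm(L,s)=L^{-2}(1-L^{-1/2})h_\pm(s)+L^{-10}e^{-s/8}.$$
The claim is that for a suitable $B\ge1$
$$E_\pm(x,z)\le Bx\,\Psi_\pm(L,s)\quad\text{for all }x\ge X_0\text{ and }\ z_0(x)\le z\le\sqrt x\ (\text{for }-),\ \ z_0(x)\le z\le x\ (\text{for }+).$$
The term $L^{-2}h_\pm$ alone would reproduce itself with no room, by (4). The factor $1-L^{-1/2}$ grows with $L$, so it is smaller at $x/p$ than at $x$ and creates a small gain. The second term serves for large $s$, where $h_\pm(s)$ may be far smaller than the other errors.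

The claim implies Lemma 1. For $f^*$ take $s=3$, where $x\phi_-(3)/\log z=\frac xL\cdot3\phi_-(3)=2\log2\,\frac xL$. For $F^*$ note that $\phi_+(s)/\log z=2/L$ when $z\ge x^{1/3}$, and $h_+\le2$.

For $X_0\le x\le x_1$ the claim is trivial when $B=B(x_1)$ is large, since $E_\pm$ is bounded there and $\Psi_\pm\ge L^{-10}e^{-s/8}$ is bounded below, as $s\le40\log L$. Now let $x>x_1\ge X_0^2$, where $x_1$ is a large constant *independent of* $B$, and assume the claim for all arguments in $[X_0,x/2]$. This is an induction over the ranges $(2^jx_1,2^{j+1}x_1]$.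

**Step 4: the recursion for $E_\pm$.** *We insert the main terms into (1) and see them cancel.* The fundamental lemma with $\omega(p)=\frac1p$, $|R_d|\le1$ and level $x^{1/2}$ has $\log\Lambda/\log z_0=20\log L$. So $f^*(x,z_0)$ and $F^*(x,z_0)$ are $x\prod_{p<z_0}(1-\frac1p)(1+O(L^{-20}))+O(x^{1/2})$. Together with $\prod_{p<z_0}(1-\frac1p)=e^{-\gamma}/\log z_0+O(L^{-30})$ and $\phi_\pm(s_0)=e^{-\gamma}+O(L^{-40})$ this gives $|E_\pm(x,z_0)|\ll xL^{-20}$.

Let $t_p=L/\log p$. For continuous $\Phi$ of bounded variation on $[s,s_0]$, partial summation from $\sum_{u\le p<v}\frac1p$ gives (with $t=L/\log v$, so $d\log\log v=-dt/t$)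
$$\sum_{z_0\le p<z}\frac1p\Phi(t_p)=\int_s^{s_0}\Phi(t)\frac{dt}t+O_A\big((\log z_0)^{-A}(\sup|\Phi|+\mathrm{Var}\,\Phi)\big).\tag{6}$$
Since $\frac1{\log p}=\frac{t_p}L$ and $\frac{\log(x/p)}{\log p}=t_p-1$, the choice $\Phi=t\phi_\pm(t-1)$, whose supremum and variation are $O(\log L)$, gives
$$\sum_{z_0\le p<z}\frac xp\cdot\frac{\phi_\pm(t_p-1)}{\log p}=\frac xL\int_s^{s_0}\phi_\pm(t-1)\,dt+O(xL^{-20})=\frac xL\Big[t\phi_\mp(t)\Big]_s^{s_0}+O(xL^{-20}),$$
for $s\ge2$ (upper sign), resp. $s\ge3$ (lower sign). Now $\frac{\phi_\pm(s)}{\log z}=\frac{s\phi_\pm(s)}L$. For $E_-$, (1) gives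
$$E_-(x,z)\le\frac xLs\phi_-(s)-f^*(x,z_0)+\sum_pE_+(\tfrac xp,p)+\frac xL\big(s_0\phi_-(s_0)-s\phi_-(s)\big)+O(xL^{-20}),$$
and the first, second and fourth terms add up to $E_-(x,z_0)=O(xL^{-20})$. The same happens for $E_+$. So for $z\le\sqrt x$, resp. $z\le x^{1/3}$,
$$E_-(x,z)\le\sum_{z_0\le p<z}E_+(\tfrac xp,p)+O(xL^{-20}),\qquad E_+(x,z)\le\sum_{z_0\le p<z}E_-(\tfrac xp,p)+O(xL^{-20}).\tag{7}$$
The pairs $(x/p,p)$ lie in the regions of the claim: $x/p\ge\sqrt x\ge X_0$; $p\ge z_0(x)\ge z_0(x/p)$; and $p\le x/p$ in the first case, $p\le\sqrt{x/p}$ in the second.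

For $x^{1/3}<z\le x$ nothing new is needed. There $\phi_+(s)/\log z=2/L$ and $F^*$ is nonincreasing in $z$, so $E_+(x,z)\le E_+(x,x^{1/3})$, while $\Psi_+(L,s)\ge\Psi_+(L,3)$ for $1\le s\le3$. So we may assume $s\ge2$ for $E_-$ and $s\ge3$ for $E_+$.

**Step 5: the inductive step.** *We sum the induction hypothesis and check that the gain beats all errors.* Let $(\pm,\mp)$ be $(+,-)$ when $E_-$ is treated, and $(-,+)$ when $E_+$ is treated. Then (4) reads $\int_s^\infty G_\pm\frac{dt}t=h_\mp(s)$. With $t=t_p$ we have $\log(x/p)=L(1-\frac1t)$, and $(1-u)^{-1/2}\ge1+\frac u2$, so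
$$\Psi_\pm\big(L(1-\tfrac1t),t-1\big)\le L^{-2}G_\pm(t)\Big(1-L^{-1/2}-\frac{L^{-1/2}}{2t}\Big)+e^{1/8}L^{-10}(1-\tfrac1t)^{-10}e^{-t/8}.$$

*First part.* It is nonnegative for large $L$, so its integral over $[s,s_0]$ is at most that over $[s,\infty)$. Since $G_\pm$ is decreasing, its supremum and variation are $O(L^{-2}G_\pm(s))$. By (6), (4), (5), its sum with weights $\frac1p$ is at most
$$L^{-2}\Big[(1-L^{-1/2})h_\mp(s)-\frac{L^{-1/2}G_\pm(s)}{288s^4}+O(L^{-3})G_\pm(s)\Big]\le L^{-2}\Big[(1-L^{-1/2})h_\mp(s)-\frac{L^{-1/2}G_\pm(s)}{600s^4}\Big],$$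
because $s\le40\log L$.

*Second part.* Its integrand is decreasing. For $s\ge100$ its integral against $\frac{dt}t$ is at most $e^{1/8}(\frac{100}{99})^{10}\frac8{100}L^{-10}e^{-s/8}<\frac18L^{-10}e^{-s/8}$, so by (6) the sum is at most $\frac14L^{-10}e^{-s/8}$. For $s\le100$ the sum is $O(L^{-10})$.

By (7) and the induction hypothesis, $E_\mp(x,z)\le Bx\cdot(\text{the two sums})+O(xL^{-20})$. If $s\ge100$, then $e^{-s/8}\ge L^{-5}$, so $O(xL^{-20})\le\frac12BxL^{-10}e^{-s/8}$, and the total is at most $Bx\Psi_\mp(L,s)$. If $s\le100$, then $G_\pm(s)\ge h_\pm(99)>0$, so the gain $BxL^{-5/2}G_\pm(s)/(600s^4)\gg BxL^{-5/2}$ absorbs both $B\,O(xL^{-10})$ and $O(xL^{-20})$. In both cases the claim holds at $(x,z)$, and how large $x_1$ must be did not depend on $B$. $\square$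

## 6. Selberg's quadratic form evaluated up to $O(1)$

The main term of the Selberg sieve in Section 7 needs the following form of a theorem of Graham. For $R=2$, for example, only $d_1=d_2=1$ contributes, and the sum is $(\log2)^2$.

**Lemma 2.** For $R\ge1$,
$$\sum_{d_1,d_2\le R}\frac{\mu(d_1)\mu(d_2)}{[d_1,d_2]}\log\frac R{d_1}\log\frac R{d_2}=\log R+O(1).$$

**Step 1: the one-variable sums.** *We evaluate the sum over one $d$ with a coprimality condition.* For $y\ge1$ let $m_\delta(y)=\sum_{e\le y,(e,\delta)=1}\frac{\mu(e)}e\log\frac ye$. For $\delta=1$ we have $m_1(y)=\int_1^y\sum_{e\le v}\frac{\mu(e)}e\frac{dv}v$. The integrand is $\ll(\log2v)^{-4}/v$, and $m_1(y)=\log y\sum_{e\le y}\frac{\mu(e)}e-\sum_{e\le y}\frac{\mu(e)\log e}e\to1$. So $m_1(y)=1+O((\log2y)^{-3})$.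

Comparing Euler products, $\mu(e)1_{(e,\delta)=1}=\sum_{e=jk,\,j\mid\delta^\infty}\mu(k)$, where $j\mid\delta^\infty$ means that all primes of $j$ divide $\delta$. Hence $m_\delta(y)=\sum_{j\mid\delta^\infty,\,j\le y}\frac1jm_1(\frac yj)$. We compare with $\sum_{j\mid\delta^\infty}\frac1j=\frac\delta{\varphi(\delta)}$. Let $\theta(\delta)=\prod_{p\mid\delta}(1-p^{-3/4})^{-1}\ge\frac\delta{\varphi(\delta)}$. The $j\le\sqrt y$ cause an error $\ll\frac\delta{\varphi(\delta)}(\log2y)^{-3}$. The $j>\sqrt y$ cause an error $\ll\sum_{j\mid\delta^\infty}\frac1j(\frac j{\sqrt y})^{1/4}=y^{-1/8}\theta(\delta)$, since $m_1\ll1$. So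
$$m_\delta(y)=\frac\delta{\varphi(\delta)}+O\big(\theta(\delta)(\log2y)^{-3}\big).$$

**Step 2: diagonalization.** *This turns the double sum into a sum of squares.* As $\frac1{[d_1,d_2]}=\frac1{d_1d_2}\sum_{\delta\mid(d_1,d_2)}\varphi(\delta)$, and $d=\delta e$ squarefree means $\delta,e$ squarefree and coprime, the sum equals
$$\sum_{\delta\le R}\frac{\mu^2(\delta)\varphi(\delta)}{\delta^2}m_\delta\Big(\frac R\delta\Big)^2=\sum_{\delta\le R}\frac{\mu^2(\delta)}{\varphi(\delta)}+O\Big(\sum_{\delta\le R}\frac{\mu^2(\delta)\theta(\delta)^2}{\delta(\log(2R/\delta))^3}\Big).$$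
The main term is $\log R+O(1)$. For the error, $\theta^2=1*g$ with the multiplicative $g\ge0$ given by $g(p)=\theta(p)^2-1=O(p^{-3/4})$ and $g(p^k)=0$ for $k\ge2$. As $\sum g(e)/e=\prod(1+O(p^{-7/4}))<\infty$, we get $\sum_{\delta\le u}\mu^2\theta^2\le\sum_eg(e)\frac ue\ll u$. So the block $\delta\in(2^{-i-1}R,2^{-i}R]$, where $\log(2R/\delta)\ge(i+1)\log2$, contributes $\ll(i+1)^{-3}$, and the total is $\ll1$. $\square$

## 7. Sieving beyond the level: hypothesis (3) forces a bias

**Proposition 3.** There are constants $H,\varepsilon,c_2$ such that for every large $x$ there exist: a squarefree $D\le x^{4/5}$, an integer $1\le|h|\le H$, $\mu^*\in\{\mu,\mu^2\}$, $V\in[x^{1/4},x^{1/3}]$, and a real $\tau'$ with $|\tau'|\le\frac H\varepsilon V$, such that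
$$\Big|\sum_{a\le V}\xi(a)\Big|\ge c_2V,\qquad \xi(a)=\mu^*(a)\,1_{(a,D)=1}\,e\Big(\frac{h\,r_{Da}}{Da}+\frac{\tau'}a\Big)$$
($\xi(a)=0$ if $a$ is not squarefree or $(a,D)>1$).

Let $L=\log x$, $Y=Y_p=x/p$, $I=[x^{2/5},x^{9/20}]$, and
$$S'_p=\#\{n\le x:\ n\equiv r_p\ (p),\ n\not\equiv r_q\ (q)\ \forall q<x^{1/3}\}.$$

**Step 1: the upper bounds are nearly attained.** *We read the computation of Section 4 backwards.* At least $2\log2\,\frac xL-C_1\frac x{L^2}$ integers $n\le x$ avoid all $r_q$, $q<x^{1/3}$. Each is counted in $U(x)$ or in some $S'_p$ with $x^{1/3}\le p\le C\sqrt x$. For these $p$, $S'_p\le F^*(Y,x^{1/3})\le\frac{2Y}{\log Y}+C_1\frac Y{\log^2Y}$ by Lemma 1, as $Y^{1/3}\le x^{1/3}\le Y$. The $p\in(\sqrt x,C\sqrt x]$ contribute $\ll\frac xL\sum\frac1p\ll_C\frac x{L^2}$. With (3) and (2), the sum over $x^{1/3}\le p\le\sqrt x$ of the *nonnegative* numbers $\frac{2Y}{\log Y}+C_1\frac Y{\log^2Y}-S'_p$ is $O(x/L^2)$. We may therefore restrict it to $p\in I$ and get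
$$\sum_{p\in I}\Big(\frac{2Y}{\log Y}-S'_p\Big)\le C_2\frac x{L^2}.\tag{8}$$

**Step 2: Selberg's sieve with level $KY$.** *A larger level lowers the main term, so the remainder must compensate.* Let $K$ be a large integer constant, $R=R_p=\sqrt{KY}$, and $\lambda_d=\mu(d)\frac{\log(R/d)}{\log R}$ for $d\le R$. For $p\in I$ we have $x^{11/20}\le Y\le x^{3/5}$, hence $R<x^{1/3}<p$. If $n$ is counted in $S'_p$, then $n\equiv r_d\ (d)$ with squarefree $d\le R$ happens only for $d=1$, and $\lambda_1=1$. So with $N_D=\#\{n\le x:n\equiv r_D\ (D)\}$ and Lemma 2,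
$$S'_p\le\sum_{n\le x,\ n\equiv r_p(p)}\Big(\sum_{d\le R,\ n\equiv r_d(d)}\lambda_d\Big)^2=\sum_{d_1,d_2}\lambda_{d_1}\lambda_{d_2}N_{p[d_1,d_2]}\le\frac Y{\log R}+C_3\frac Y{\log^2R}+\mathrm{Rem}_p,$$
$$\mathrm{Rem}_p=\sum_{d_1,d_2}\lambda_{d_1}\lambda_{d_2}\Big(N_{p[d_1,d_2]}-\frac x{p[d_1,d_2]}\Big).$$
Now $\frac1{\log R}=\frac2{\log(KY)}=\frac2{\log Y}-\frac{2\log K}{\log Y\log(KY)}$. For large $x$, $\log Y\log(KY)\le0.4L^2$; also $\log R\ge\frac{11}{40}L$ gives $\frac1{\log^2R}\le\frac{14}{L^2}$; and $0.11\le\sum_{p\in I}\frac1p\le0.12$, as $\log\frac98=0.1177\dots$. By (8),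
$$\sum_{p\in I}\mathrm{Rem}_p\ge\frac x{L^2}\big(0.11\cdot5\log K-C_2-14\cdot0.12\,C_3\big)\ge\frac x{L^2}\tag{9}$$
for a suitable constant $K$, which we fix. Trivially $|\mathrm{Rem}_p|\le(\sum|\lambda_d|)^2$, which we shall see is at most $KY\cdot14/L^2$. So (9) says that $\sum_p\mathrm{Rem}_p$ is a fixed proportion of its trivial bound.

**Step 3: discarding harmless terms.** *We keep only pairs with bounded gcd and large lcm.* Note $|N_D-x/D|\le1$ and $\sum_{d\le Z}\log\frac Zd=\int_1^Z\lfloor v\rfloor\frac{dv}v\le Z$; the latter gives $\sum_{a\le R/g}|\lambda_{ga}|\le\frac R{g\log R}$. Write $g=(d_1,d_2)$, $d_1=ga$, $d_2=gb$, and let $G_0=20K$.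

Terms with $g>G_0$ contribute, for each $p$, at most $\frac1{\log^2R}\sum_{g>G_0}(R/g)^2\le\frac{14KY}{G_0L^2}$, and in total at most $\frac{14}{20}\cdot0.12\frac x{L^2}\le\frac1{10}\frac x{L^2}$.

Terms with $g\le G_0$ and $[d_1,d_2]\le\varepsilon Y$ have $d_1d_2=g[d_1,d_2]\le\eta R^2$ with $\eta=G_0\varepsilon/K=20\varepsilon$. Let $l=1+\log\frac1\eta$. For $Z\le R$ we have $\sum_{d\le Z}\log\frac Rd\le Z(1+\log\frac RZ)$. So the pairs with $d_1\le\eta R$ give $\sum\log\frac R{d_1}\log\frac R{d_2}\le\eta Rl\cdot R$. Those with $\eta R<d_1\le R$ have $d_2\le\eta R^2/d_1$ and give at most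
$$\sum_{\eta R<d_1\le R}\log\frac R{d_1}\cdot\frac{\eta R^2}{d_1}\,l\le\eta R^2l\cdot\log\frac1\eta\cdot\Big(1+\log\frac1\eta\Big)\le\eta l^3R^2.$$
So the contribution for each $p$ is at most $2\eta l^3R^2/\log^2R$, and in total at most $\frac1{10}\frac x{L^2}$ if the constant $\varepsilon$ is small. Hence
$$\sum_{p\in I}\ \sum_{g\le G_0}\ \sum_{a,b}{}^{\dagger}\lambda_{ga}\lambda_{gb}\Big(N_{pgab}-\frac x{pgab}\Big)\ge\frac45\frac x{L^2},\qquad \dagger:\ ga,gb\le R,\ gab\text{ squarefree},\ gab>\varepsilon Y.\tag{10}$$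

**Step 4: Fourier expansion.** *We turn the counting error into exponentials of $r_{D'}/D'$.* Let $D'=pgab$. Then $N_{D'}=\lfloor\frac{x-r_{D'}}{D'}\rfloor-\lfloor\frac{-r_{D'}}{D'}\rfloor$, so
$$N_{D'}-\frac x{D'}=\sigma\Big(-\frac{r_{D'}}{D'}\Big)-\sigma\Big(\frac{x-r_{D'}}{D'}\Big).$$
Insert Vaaler's approximation with $H=20K$. The terms $k=0$ of the two error bounds contribute at most $\frac1{H+1}\sum_{p\in I}\frac{R^2}{\log^2R}\le\frac{14\cdot0.12}{20}\frac x{L^2}\le\frac14\frac x{L^2}$. What remains are at most $8H$ sums with coefficients of modulus $\le1$. So for some $1\le|k|\le H$, some $\tau\in\{0,1\}$ and one of the two weights $w=\lambda_{ga}\lambda_{gb}$, $w=|\lambda_{ga}\lambda_{gb}|$,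
$$\Big|\sum_{p\in I}\sum_{g\le G_0}\sum_{a,b}{}^{\dagger}\,w\,e\Big(\frac{\tau kx}{D'}-\frac{kr_{D'}}{D'}\Big)\Big|\ge c\,\frac x{L^2}.$$

**Step 5: fixing $p,g,b$.** *We find one triple for which the sum over $a$ alone is large.* For fixed $p,g,b$ put $D=pgb$ (if $gb$ is not squarefree, the inner sum is empty), $h=-k$, $\tau'=\tau kx/D$, $a_0=\varepsilon Y/(gb)=\varepsilon x/D$, and $\mu^*=\mu$ or $\mu^2$ according to $w$. Then $D'=Da$, the condition $gab>\varepsilon Y$ is $a>a_0$, and $p\nmid a$ because $a\le R<p$. So the sum over $a$ is, up to a factor of modulus $|\lambda_{gb}|/\log R$, equal to $\sum_{a_0<a\le R/g}\xi(a)\log\frac R{ga}$. If all these sums were $<c'R$ in modulus, the total would be at most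
$$\sum_{p\in I}\sum_{g\le G_0}\frac{c'R}{\log R}\sum_b|\lambda_{gb}|\le\sum_{p\in I}\sum_{g\le G_0}\frac{c'R}{\log R}\cdot\frac R{g\log R}\le c'\cdot14\cdot0.12\,K(1+\log G_0)\frac x{L^2}<c\,\frac x{L^2}$$
for a small constant $c'\le1$. So there are $p,g,b$ with $\big|\sum_{a_0<a\le R/g}\xi(a)\log\frac R{ga}\big|\ge c'R$.

**Step 6: removing the logarithm.** *We pass to an unweighted sum.* The left side is $\big|\int_1^{R/g}\mathcal F(v)\frac{dv}v\big|$ with $\mathcal F(v)=\sum_{a_0<a\le v}\xi(a)$, $|\mathcal F(v)|\le v$. If $|\mathcal F(v)|<\frac{c'}2v$ held for all $v\in[\frac{c'R}2,\frac Rg]$, the integral would be at most $(\frac{c'R}2-1)+\frac{c'R}2<c'R$ in modulus. So some $v\in[\frac{c'R}2,\frac Rg]$ has $|\mathcal F(v)|\ge\frac{c'}2v$; in particular $v>a_0$. Since $\mathcal F(v)=\sum_{a\le v}\xi(a)-\sum_{a\le a_0}\xi(a)$, some $V\in\{v,a_0\}$ has $|\sum_{a\le V}\xi(a)|\ge\frac{c'}4v\ge\frac{c'}4V$. Therefore $V\ge\frac{c'}4v\ge\frac{c'^2}8R$. Put $c_2=c'^2/8$. Then $|\sum_{a\le V}\xi(a)|\ge c_2V$,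 and $V\ge c_2R\ge x^{1/4}$, $V\le R\le x^{1/3}$, $D\le x^{9/20}R\le x^{4/5}$. Finally $a_0\le V$, so $x/D=a_0/\varepsilon\le V/\varepsilon$ and $|\tau'|\le\frac H\varepsilon V$. $\square$

## 8. From the bias to a rational number $a/b$

We use a large-sieve-type inequality, which says that a bounded sequence is, for most $q$, about as large on the multiples of $q$ as it should be.

**Lemma 4.** For $N\ge1$, $Q\le\sqrt N$ and complex $a_n$ ($q$ prime):
$$\sum_{q\le Q}q\,\Big|\sum_{n\le N,\,q\mid n}a_n-\frac1q\sum_{n\le N}a_n\Big|^2\le5N\sum_{n\le N}|a_n|^2.$$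

**Proof.** The left side is the squared norm of the image of $(a_n)$ under the matrix with entries $\sqrt q(1_{q\mid n}-\frac1q)$. A matrix and its transpose have equal norm, so it suffices (writing $d_q=\sqrt q\,c_q$) that $\sum_{n\le N}|\sum_qd_q(1_{q\mid n}-\frac1q)|^2\le5N\sum|d_q|^2/q$. The diagonal gives at most $\sum_q|d_q|^2(\frac Nq+\frac N{q^2})\le2N\sum|d_q|^2/q$. For $q\ne q'$ the correlation is $\lfloor\frac N{qq'}\rfloor-\frac1{q'}\lfloor\frac Nq\rfloor-\frac1q\lfloor\frac N{q'}\rfloor+\frac{\lfloor N\rfloor}{qq'}$. Without the integer parts it would vanish, so its modulus is $\le3$. By Cauchy–Schwarz these terms give at most $3(\sum|d_q|)^2\le3\big(\sum\frac{|d_q|^2}q\big)\sum_{q\le Q}q\le3N\sum\frac{|d_q|^2}q$. $\square$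

**Proposition 5.** There are constants $\kappa\le1$ and $C_5$ such that for every large $x$, with $Z_x=\exp(\frac\kappa3(\log x)^{1/5})$ and $W_x=((\log x)^2,Z_x]$, there are coprime integers $a,b$ with $1\le b\le x^{1/3}$, $|a|\le x^{3/2}$ and
$$\sum_{q\in W_x,\ br_q\not\equiv a\,(q)}\frac1q\le C_5 .$$

The plan is this. Split $a=km$ into a rough part $k$ and a smooth part $m$. For many $k$ the sum over $m$ is large; for such $k$ and most primes $q$ this confines a certain residue $j_q(k)$ to a list of bounded length. The lists can be described with few bits. So many different $k$ share the same $j_q(k)$ for about $\log x$ primes $q$ at once, and two such $k$ give a linear congruence for $r_q$ with integer coefficients that do not depend on $q$.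

Let $L=\log x$, and take $D,h,\mu^*,V,\tau',\xi$ from Proposition 3.

**Step 1: splitting off the smooth part.** *We find many rough $k$ for which the sum over the smooth $m$ is large.* Let $y=\exp(L^{1/5})$, $T_0=y^\kappa$, $T_1=y^A$ with constants $\kappa\le1\le A$. Every squarefree integer is uniquely $km$ with $P^-(k)\ge y$ and $P^+(m)<y$ (for instance $30=5\cdot6$ when $y=4$). Let $T_k=V/k$ and $M_k=\sum_{m\le T_k,\,P^+(m)<y}\xi(km)$. Then $\sum_kM_k=\sum_{a\le V}\xi(a)$, over squarefree $k\le V$ with $P^-(k)\ge y$. We bound the contribution of extreme $k$ by counting pairs $(k,m)$.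

*$T_k<T_0$.* Then $m<T_0$. For given $m$ we have $V/m\ge V/T_0\ge y$, so the rough-number bound gives $\ll\sum_{m\le T_0}\frac V{m\log y}\ll(\kappa+\frac1{\log y})V$ pairs.

*$T_k>T_1$.* Then $k<V/T_1$. The pairs with $m\le\sqrt{T_1}$ number at most $V/\sqrt{T_1}$. For the others put $\beta=1/\log y$. For $p<y$, convexity gives $p^\beta-1\le(e-1)\beta\log p$, so $\sum_{p<y}\frac{p^\beta-1}p\ll\beta\sum_{p<y}\frac{\log p}p\ll1$ and $\prod_{p<y}(1-p^{\beta-1})^{-1}\ll\log y$. Hence for all $w>0$
$$\sum_{m>w,\,P^+(m)<y}\frac1m\le w^{-\beta}\prod_{p<y}(1-p^{\beta-1})^{-1}\ll w^{-\beta}\log y.$$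
The pairs with $\sqrt{T_1}<m\le V/y$ number $\ll\sum\frac V{m\log y}\ll VT_1^{-\beta/2}=Ve^{-A/2}$. If $V/y<m\le V$, then $k<y$, so $k=1$, and the number of such $m$ is at most $V\sum_{m>V/y,\,P^+(m)<y}\frac1m\ll V(V/y)^{-\beta}\log y\ll Ve^{-L^{4/5}/4}L^{1/5}$, as $V\ge x^{1/4}$.

Fix $\kappa$ small and $A$ large so that, for large $x$, both cases together contribute at most $\frac14c_2V$. Then $\sum_{T_0\le T_k\le T_1}|M_k|\ge\frac34c_2V$. The $k$ with $P^-(k)\ge y$ in one dyadic interval inside $[V/(2T_1),2V/T_0]$ have reciprocal sum $\ll\frac1{\log y}$, and $O(\log y)$ such intervals cover the range $T_0\le T_k\le T_1$. So $\sum_{P^-(k)\ge y,\,T_0\le T_k\le T_1}\frac1k\le C_8$. With $c_3=c_2/(4C_8)$ and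
$$\mathcal K=\{k\text{ squarefree}:\ P^-(k)\ge y,\ (k,D)=1,\ T_0\le T_k\le T_1,\ |M_k|\ge c_3T_k\}$$
the $k$ with $|M_k|<c_3T_k$ contribute at most $c_3VC_8=\frac14c_2V$, and $M_k=0$ if $(k,D)>1$. So $\sum_{k\in\mathcal K}|M_k|\ge\frac12c_2V$. As $|M_k|\le T_1$, we get $|\mathcal K|\ge\frac{c_2V}{2T_1}$.

**Step 2: the phase as a function of $m$.** *We isolate how $\xi(km)$ depends on the residues.* Let $k\in\mathcal K$ and let $m$ be squarefree, $P^+(m)<y$, $(m,D)=1$. As $Dk$ and $m$ are coprime, $r_{Dkm}=r_{Dk}+Dk\,j_m(k)$ with $0\le j_m(k)<m$, and for $q\mid m$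
$$j_m(k)\equiv j_q(k)\equiv(r_q-r_{Dk})\overline{Dk}\pmod q.$$
This is the splitting of the example after Definition 3. Hence
$$\xi(km)=\mu^*(k)\mu^*(m)1_{(m,D)=1}\,e\Big(\frac{\alpha_k}m+\frac{h\,j_m(k)}m\Big),\qquad\alpha_k=\frac{hr_{Dk}}{Dk}+\frac{\tau'}k,\tag{11}$$
and $|\alpha_k|\le H+\frac H\varepsilon T_k\ll T_1$.

**Step 3: good primes.** *We show that for most $q$ the multiples $m=qs$ alone give a large sum, and we write that sum as a function of $j_q(k)$.* Let $Z=Z_x=T_0^{1/3}<y$ and consider primes $H<q\le Z$. Call $q$ *good* for $k\in\mathcal K$ if $|\sum_{m\le T_k,\,q\mid m,\,P^+(m)<y}\xi(km)|\ge\frac{c_3T_k}{2q}$, and *bad* otherwise. For bad $q$ this sum differs from $M_k/q$ by at least $\frac{c_3T_k}{2q}$. Lemma 4 with $N=T_k$, $Q=Z\le\sqrt{T_k}$ gives $\sum_{q\text{ bad}}q\cdot\frac{c_3^2T_k^2}{4q^2}\le5T_k^2$, that is,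
$$\sum_{q\text{ bad for }k}\frac1q\le C_4:=\frac{20}{c_3^2}.\tag{12}$$
If $q$ is good, then $q\nmid D$, since otherwise the sum is $0$. Also $q\nmid hk$, as $q>H$ and $q<y$. Write $m=qs$ with $(s,q)=1$. From $\frac1{qs}\equiv\frac{\bar s}q+\frac{\bar q}s\pmod1$ we get $\frac{hj_{qs}}{qs}\equiv\frac{h\bar sj_q}q+\frac{h\bar qj_s}s\pmod1$. For $q\nmid D$ put
$$\mathcal A_{k,q}(\rho)=\sum_{s\le T_k/q}\beta_{k,q}(s)\,e\Big(\frac{h\bar s\rho}q\Big),\quad\beta_{k,q}(s)=\mu^*(s)1_{(s,qD)=1,\,P^+(s)<y}\,e\Big(\frac{\alpha_k}{qs}+\frac{hj_s(k)\bar q}s\Big)$$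
(terms with $(s,q)>1$ are $0$). By (11), goodness says $|\mathcal A_{k,q}(j_q(k))|\ge\frac{c_3T_k}{2q}$.

For $Q\le q<2Q$ with $Q=2^i\le Z$ let $S=\lfloor T_k/Q\rfloor$. Since $T_k\ge T_0=Z^3$, $S\ge\lfloor Z^2\rfloor\ge q$. All $s$ in the sum satisfy $s\le S$, and $T_k/q\ge S/2$. As $q\nmid h$, Plancherel mod $q$ (that is, $\bar s\equiv\bar s'$ iff $s\equiv s'$) gives
$$\sum_{\rho\bmod q}|\mathcal A_{k,q}(\rho)|^2\le q\cdot S\Big(\frac Sq+1\Big)\le2S^2.\tag{13}$$
So $|\mathcal A_{k,q}|$ can exceed a fixed proportion of $S$ for boundedly many $\rho$ only, and $j_q(k)$ is one of them when $q$ is good.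

**Step 4: encoding the lists with few bits.** *The list of large $\rho$ depends on all the residues $j_s(k)$; we replace it by a list that depends on a short sample.* Fix $k\in\mathcal K$ and a block $[Q,2Q)$, $Q=2^i\le Z$. Choose $s_1,\dots,s_N\in\{1,\dots,S\}$ independently and uniformly, $N=\lceil C_9\log T_1\rceil$. The quantity
$$\frac SN\sum_{i\le N}1_{qs_i\le T_k}\,\beta_{k,q}(s_i)\,e(h\bar s_i\rho/q)$$
has mean $\mathcal A_{k,q}(\rho)$. By Hoeffding, applied to real and imaginary parts with deviation $\frac{c_3}{16\sqrt2}S$ each, it deviates from its mean by more than $\frac{c_3}{16}S$ with probability at most $4e^{-N(c_3/16)^2/4}$. There are at most $Z^2\le T_1$ pairs $(q,\rho)$ in the block. So for a large constant $C_9$ some sample has deviation at most $\frac{c_3}{16}S$ for all pairs simultaneously. Fix such a sample for each $k$ and each block. Let $\tilde\alpha_k$ be $\alpha_k$ rounded to the nearest multiple of $c_3/1000$; replacing $\alpha_k$ by $\tilde\alpha_k$ changes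 the quantity by at most $2\pi\frac{c_3}{2000}S\le\frac{c_3}{100}S$. For $q\nmid D$ let $\mathcal L_q$ be the set of $\rho$ mod $q$ for which the resulting quantity has modulus $\ge\frac{c_3}8S$; for $q\mid D$ let $\mathcal L_q=\emptyset$. Then:

* If $q$ is good for $k$, then $j_q(k)\in\mathcal L_q$, because $|\mathcal A_{k,q}(j_q(k))|\ge\frac{c_3}4S$ and $\frac14-\frac1{16}-\frac1{100}\ge\frac18$.
* If $\rho\in\mathcal L_q$, then $|\mathcal A_{k,q}(\rho)|\ge\frac{c_3}{32}S$, as $\frac18-\frac1{16}-\frac1{100}\ge\frac1{32}$. So by (13) $|\mathcal L_q|\le\ell:=2(32/c_3)^2$.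
* $\mathcal L_q$ depends only on $q$, on $D,h,\mu^*,y$ (fixed with $x$), and on the *data* of $k$: $\lfloor T_k\rfloor$, $\tilde\alpha_k$, the samples $s_i$ of all blocks, and the residues $j_{s_i}(k)\in[0,s_i)$ for those $s_i$ that are squarefree with $P^+(s_i)<y$, $(s_i,D)=1$. Indeed $qs_i\le T_k$ iff $qs_i\le\lfloor T_k\rfloor$, and $S=\lfloor\lfloor T_k\rfloor/Q\rfloor$.

There are $O(\log T_1)$ blocks with $N=O(\log T_1)$ samples each, and all quantities have $T_1^{O(1)}$ possible values. So there are at most $\exp(O(\log^3T_1))=\exp(O(L^{3/5}))$ possible data.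

**Step 5: pigeonhole over $k$.** *We collect many $k$ that agree on many primes.* Let $c_5=\frac1{200\log(\ell+1)}$, $n=\lfloor c_5L\rfloor$, and let $Q_1\ge\max(H,e^{7/c_5})$ be a constant. Let $\mathcal E$ be the set of $q\in(H,Z]$ that are bad for more than $\frac1{10}|\mathcal K|$ of the $k\in\mathcal K$. Summing (12) over $k$ gives $\sum_{q\in\mathcal E}\frac1q\le10C_4$. Let $\mathcal P$ be the set of primes in $(Q_1,Z]\setminus\mathcal E$. As $\sum_{q\in W_x}\frac1q=\log\frac{\kappa L^{1/5}}{6\log L}+o(1)\to\infty$, we have $\sum_{q\in\mathcal P\cap W_x}\frac1q\ge1$ for large $x$. These $q$ exceed $L^2$, so $|\mathcal P|\ge L^2\ge n$.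

Let $\mathcal Q\subset\mathcal P$ be any subset with $|\mathcal Q|=n$. There are at most $\frac1{10}n|\mathcal K|$ bad pairs $(k,q)$ with $q\in\mathcal Q$, so by Markov at least half of the $k\in\mathcal K$ have at least $0.8n$ good primes in $\mathcal Q$. Attach to each such $k$ its data and, for $q\in\mathcal Q$, the index of $j_q(k)$ in the ordered list $\mathcal L_q$ if $q$ is good, and $0$ if $q$ is bad. The number of patterns is at most $e^{O(L^{3/5})}(\ell+1)^n\le e^{O(L^{3/5})}x^{1/200}\le x^{1/100}$. So there is a set $\mathcal C$ of such $k$ with equal patterns and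
$$|\mathcal C|\ge\tfrac12|\mathcal K|x^{-1/100}\ge Vx^{-1/80}.$$
Let $\mathcal G\subset\mathcal Q$, $|\mathcal G|\ge0.8n$, be the common set of good primes. For $k,k'\in\mathcal C$ and $q\in\mathcal G$ the lists $\mathcal L_q$ agree, and the indices agree, so $j_q(k)=j_q(k')$. That is, $(r_q-r_{Dk})k'\equiv(r_q-r_{Dk'})k$, or
$$(k'-k)\,r_q\equiv k'r_{Dk}-k\,r_{Dk'}\pmod q.\tag{14}$$

**Step 6: one fraction for $\mathcal Q$.** *The coefficients in (14) are small compared with $\prod_{q\in\mathcal G}q$, so congruences become equalities.* For $k\ne k'$ in $\mathcal C$ set $B=k'-k$, $A'=k'r_{Dk}-kr_{Dk'}$. Then $|B|\le x^{1/3}$ and $|A'|\le V\cdot DV\le x^{22/15}\le x^{3/2}$. For two such pairs, (14) gives $A'_1B_2\equiv A'_2B_1$ modulo $\prod_{q\in\mathcal G}q\ge Q_1^{0.8n}>2x^2$ (for large $x$, since $0.8\cdot7>2$). The difference is at most $2x^{22/15+1/3}<2x^2$ in modulus, so $A_1'B_2=A_2'B_1$. Thus all quotients $A'/B$ equal one reduced fraction $a/b$ with $1\le b\le x^{1/3}$, $|a|\le x^{3/2}$.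 Every $k'-k$ is divisible by $b$, and (14) becomes $\frac{k'-k}b(br_q-a)\equiv0\pmod q$.

Let $\Delta$ be the gcd of all $(k'-k)/b$. All $k\in\mathcal C$ are congruent mod $b\Delta$ and lie in $[1,V]$, so $b\Delta\le V/(|\mathcal C|-1)\le2x^{1/80}$. The primes of $\mathcal G$ exceed $Q_1$, so at most $\frac{\log\Delta}{\log Q_1}\le0.01n$ of them divide $\Delta$. For all other $q\in\mathcal G$ some $\frac{k'-k}b$ is prime to $q$, and $br_q\equiv a$. We have shown:
$$\begin{gathered}\text{for every }n\text{-subset }\mathcal Q\subset\mathcal P\text{ there are coprime }a,b\text{ with }1\le b\le x^{1/3},\ |a|\le x^{3/2}\\ \text{and }br_q\equiv a\ (\mathrm{mod}\ q)\text{ for at least }0.79n\text{ of the }q\in\mathcal Q.\end{gathered}\tag{15}$$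
Call such a pair *adapted to* $\mathcal Q$.

**Step 7: one fraction for all of $\mathcal P$.** *We pass from one $n$-subset to the next by exchanging single primes.* Let $|\mathcal Q\cap\mathcal Q'|\ge n-1$ and let $(a,b),(a',b')$ be adapted to $\mathcal Q,\mathcal Q'$. Both congruences hold for at least $n-1-0.42n=0.58n-1\ge\frac n2$ common primes. For these $ab'\equiv br_qb'\equiv a'b$, so $ab'\equiv a'b$ modulo a number $\ge Q_1^{n/2}>2x^2>|ab'-a'b|$, and $(a,b)=(a',b')$. With $\mathcal Q=\mathcal Q'$ this shows uniqueness. Any two $n$-subsets are connected by exchanges of single elements, so one pair $(a,b)$ is adapted to all $n$-subsets of $\mathcal P$. Hence $\mathcal F=\{q\in\mathcal P:br_q\not\equiv a\ (q)\}$ has at most $0.21n$ elements; otherwise a $\mathcal Q$ containing $\min(n,|\mathcal F|)$ of them gives a contradiction. For large $x$ the primes of $W_x$ with $br_q\not\equiv a$ lie in $\mathcal E\cup\mathcal F$ and exceed $L^2$, so their reciprocal sum is at most $10C_4+\frac{0.21n}{L^2}\le10C_4+1=:C_5$.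 $\square$

## 9. The same fraction at all scales

So far $a/b$ depends on $x$. Let $(a,b)$, $(a',b')$ be pairs as in Proposition 5 for large $x$ and $x'$, where $x\le x'\le x^2$. The sum $\sum\frac1q$ over $q\in((\log x')^2,Z_x]\subset W_x\cap W_{x'}$ tends to infinity with $x$. So after removing the exceptional primes of both scales (total at most $2C_5$), primes with reciprocal sum $\ge1$ remain. As they exceed $(\log x')^2$, there are at least $(\log x')^2$ of them. Modulo their product, which is $\ge2^{(\log x')^2}$, we have $ab'\equiv a'b$. As $|ab'-a'b|\le2x'^{11/6}$, it follows that $ab'=a'b$, so the pairs coincide. Chaining such steps, *one fixed coprime pair $(a,b)$, $b\ge1$, works for all large $x$.*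

Put $\mathcal B=\{q:\ br_q\not\equiv a\ (\mathrm{mod}\ q)\}$. It contains all $q\mid b$, since $(a,b)=1$, and
$$\sum_{q\in\mathcal B\cap W_x}\frac1q\le C_5\qquad\text{for all large }x.\tag{16}$$

*Example.* For the system $r_q=0$ the pair $(0,1)$ has $\mathcal B=\emptyset$. If $r_q$ is the inverse of $2$ for all odd $q$, then the pair $(1,2)$ has $\mathcal B=\{2\}$, and for odd $q$ the condition $n\equiv r_q$ means $q\mid2n-1$.

## 10. Prime values of $(bn-a)/g$ survive the sieve

We now produce many $n$ counted by $U(X)$: those for which $bn-a$ is a prime (or twice a prime), sieved by the exceptional primes $\mathcal B$ as well. Let $\delta<\frac1{100}$ be a small absolute constant, chosen in Step 3, and let $\eta>0$ be small in terms of $a,b,C,\delta$. In the fundamental lemma we take for $z$ the least integer exceeding $X^\delta$, so that "$p<z$" means $p\le X^\delta$. Implied constants may depend on $a,b$, as well as on $C,C_U$; dependence on $\delta,\eta$ is written out where it matters.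

**Step 1: choice of $X$.** *We want few exceptional primes between $X^\delta$ and $C\sqrt X$.* For large $x$ put $X_1=(\log x)^{2/\delta}$ and $X_{i+1}^\delta=CX_i^{1/2}$. The intervals $(X_i^\delta,CX_i^{1/2}]$ are disjoint and lie above $(\log x)^2$. Since $\log X_{i+1}=\frac1\delta(\frac12\log X_i+\log C)\le\frac1\delta\log X_i$, we have $\log(CX_i^{1/2})=\delta\log X_{i+1}\le2\delta^{-i}\log\log x$. So the number of these intervals inside $W_x$ tends to infinity with $x$. By (16) some $X=X_i$ satisfies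
$$\sum_{q\in\mathcal B,\ X^\delta<q\le C\sqrt X}\frac1q\le\eta,\tag{17}$$
and such $X$ are arbitrarily large, as $X\ge X_1$.

**Step 2: the residue mod $4$.** *This treats the prime $2$ and makes $bn-a$ coprime to everything it must be coprime to.* Choose $n_0$ mod $4$ and $g\in\{1,2\}$ as follows:

* If $2\notin\mathcal B$ (so $b$ is odd): $bn_0-a$ odd, $g=1$.
* If $2\in\mathcal B$ and $b$ is even (so $a$ is odd): $n_0\not\equiv r_2\ (2)$, $g=1$.
* If $2\in\mathcal B$ and $b$ is odd: $bn_0-a\equiv2\ (4)$, $g=2$. Since $br_2\not\equiv a\ (2)$ and $bn_0\equiv a\ (2)$, again $n_0\not\equiv r_2\ (2)$.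

For $n\equiv n_0\ (4)$ let $\mathfrak l=(bn-a)/g$. As $n$ varies, $\mathfrak l$ runs through one residue class modulo $c_1=4b/g$. The class is reduced: $\mathfrak l$ is odd in all three cases, and $bn-a\equiv-a$ is prime to $b$. Let
$$\mathcal A=\{1\le n\le X:\ n\equiv n_0\ (4),\ \mathfrak l\text{ a positive prime}\}.$$

**Step 3: lower bound after sieving by the small exceptional primes.** *We show that the primes of $\mathcal B$ up to $X^\delta$ leave most of the expected number.* Let $\mathcal B'=\{q\in\mathcal B:3\le q\le X^\delta\}$. For squarefree $d$ composed of primes of $\mathcal B'$, the conditions $n\equiv r_q\ (q\mid d)$, $n\equiv n_0\ (4)$ mean that $\mathfrak l$ lies in one class mod $c_1d$. This class is reduced: $\mathfrak l$ is odd; for $q\mid b$, $bn-a\equiv-a\not\equiv0$; for $q\mid d$, $q\nmid b$, $bn-a\equiv br_q-a\not\equiv0$. So the number of such $n\in\mathcal A$ is $J\,\omega(d)+R_d$ with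
$$J=\frac{1}{\varphi(c_1)}\,\mathrm{li}\Big(\frac{bX-a}g\Big)\asymp_{a,b}\frac X{\log X},\qquad\omega\text{ multiplicative},\quad\omega(q)=\frac1q\text{ if }q\mid b,\quad\omega(q)=\frac1{q-1}\text{ otherwise.}$$
Here $R_d$ is the error term of the prime number theorem for this class plus $O_{a,b}(1)$; the latter accounts for primes $\mathfrak l$ with $n\le0$. For primes $q\notin\mathcal B'$ set the density to $0$. By Bombieri–Vinogradov, $\sum_{d\le X^{1/4}}|R_d|\ll X(\log X)^{-10}$. Let $\Pi=\prod_{q\in\mathcal B'}(1-\omega(q))$, which is $>0$ as $\omega(q)\le\frac12$. The fundamental lemma (dimension $1$, level $X^{1/4}$) has relative error $O(e^{-\log\Lambda/\log z})$ with $\log\Lambda/\log z$ close to $\frac1{4\delta}$. If the absolute constant $\delta$ is small enough,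
$$\#\{n\in\mathcal A:\ n\not\equiv r_q\ \forall q\in\mathcal B'\}\ge\tfrac12J\,\Pi-O\big(X(\log X)^{-10}\big).\tag{18}$$

*Size of $\Pi$.* Apply (16) at the scale $x'$ with $Z_{x'}=X$, that is, $\frac\kappa3(\log x')^{1/5}=\log X$, so $(\log x')^2\asymp(\log X)^{10}$. The primes of $\mathcal B$ between $(\log x')^2$ and $X$ have reciprocal sum $\le C_5$; since $1-\frac1{q-1}\ge e^{-4/q}$ for $q\ge3$, they change $\Pi$ by a factor at least $e^{-4C_5}$. The primes $3\le q\le(\log x')^2$ we bound trivially by $\prod(1-\frac1{q-1})\gg\frac1{\log\log x'}\gg\frac1{\log\log X}$. So $\Pi\ge\frac c{\log\log X}$ for some $c>0$ independent of $X$.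

**Step 4: the large exceptional primes remove little.** *Here (17) is used; we need an upper bound with the same factor $\Pi$.* Let $q\in\mathcal B$, $X^\delta<q\le C\sqrt X$. Count the $n\in\mathcal A$ with $\mathfrak l>X^\delta$, $n\equiv r_q\ (q)$ and $n\not\equiv r_{q'}\ (q')$ for all $q'\in\mathcal B'$. Here $n=n_1+4qm$ with $m$ in an interval of length $X/(4q)\ge\sqrt X/(4C)$. For each odd $p\le X^\delta$ (so $p\nmid4q$), $m$ avoids the class given by $p\mid\mathfrak l$, if $p\nmid b$, and, if $p\in\mathcal B'$, the class given by $n\equiv r_p$. For $p\nmid b$, $p\in\mathcal B'$ these two classes are distinct, as $br_p\not\equiv a$. So $\nu(p)=1_{p\nmid b}+1_{p\in\mathcal B'}\le2<p$ classes are removed. The fundamental lemma (dimension $2$, level $X^{1/4}$, remainders $\le\nu(d)\le2^{\#\{p\mid d\}}$ for squarefree $d$, whose sum over $d<X^{1/4}$ is $\ll X^{1/4}\log X$) bounds the number by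
$$\ll\frac Xq\prod_{3\le p\le X^\delta}\Big(1-\frac{\nu(p)}p\Big)+X^{1/4}\log X\ll_b\frac Xq\prod_{3\le p\le X^\delta}\Big(1-\frac1p\Big)\prod_{p\in\mathcal B'}\Big(1-\frac1p\Big)+X^{1/4}\log X .$$
Here we used $1-\frac2p\le(1-\frac1p)^2$ where $\nu(p)=2$; the odd $p\mid b$, where $\nu(p)=1$ and $p\in\mathcal B$, cost a factor $\ll_b1$. Since $\frac{1-1/p}{1-1/(p-1)}=1+\frac1{p(p-2)}$, the last product is $\ll\Pi$. So the number is $\ll_b\frac X{q\,\delta\log X}\Pi+X^{1/4}\log X$. Summing over $q$ with (17), the total is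
$$\ll_b\frac\eta\delta\cdot\frac X{\log X}\Pi+O(X^{3/4}\log X)\le\tfrac18J\,\Pi+O(X^{3/4}\log X)$$
for $\eta$ small in terms of $a,b,C,\delta$.

**Step 5: the survivors are counted by $U(X)$.** *We check all primes up to $C\sqrt X$.* From the set in (18) discard the $n$ just counted, and the $O_{a,b,C}(\sqrt X)$ elements with $\mathfrak l\le C\sqrt X$ (this includes those with $\mathfrak l\le X^\delta$). For large $X$ there remain at least $\frac14J\,\Pi\gg\frac X{\log X\,\log\log X}$ integers $n\le X$ with $bn-a=g\mathfrak l$, $\mathfrak l>C\sqrt X$ prime, and $n\not\equiv r_q$ for every $q\in\mathcal B$, $q\le C\sqrt X$; for $q=2\in\mathcal B$ this holds by the choice of $n_0$.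

Now let $p\le C\sqrt X$, $p\notin\mathcal B$. Then $p\nmid b$ and $br_p\equiv a\ (p)$. If $n\equiv r_p\ (p)$, then $p\mid bn-a=g\mathfrak l$. As $\mathfrak l>p$ is prime, $p\mid g$, hence $p=g=2$. But $g=2$ only when $2\in\mathcal B$, a contradiction. So $n$ avoids $r_p$ for every prime $p\le C\sqrt X$, that is, $n$ is counted by $U(X)$. Hence for arbitrarily large $X$
$$U(X)\gg\frac X{\log X\,\log\log X},$$
which contradicts (3). This proves Theorem A, and by Section 1 also Corollary B: for no $M>1$ and no choice of the $k_p$ is $\bigcup A_p=\mathbb N$. $\blacksquare$
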